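# Strong components, half-spaces with slack, and the homotopy type of $\Theta(\operatorname{Cube}(n,n-2))$

## 1. A digraph and a family of half-spaces attached to clauses

Fix $n\ge 1$ and let $\Lambda=\Lambda_n=\{x_1,\neg x_1,\dots,x_n,\neg x_n\}$ be the set of literals, with $\neg\neg p=p$. A point $y\in\mathbb R^n$ gives a real number to every literal: $y_{x_i}=y_i$ and $y_{\neg x_i}=-y_i$. So $y_{\neg p}=-y_p$ for every literal $p$.

**Definition (clauses).** A *2-clause* is a set $C=\{p,r\}$ of literals of two distinct variables, read "$p$ or $r$". A *unit clause* is a set $C=\{p\}$, read "$p$". A *clause* is either of these. Put $\overline C=\{\neg p:p\in C\}$ and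
$$\varphi_C(y)=y_p+y_r\ \text{ for } C=\{p,r\},\qquad \varphi_C(y)=2y_p\ \text{ for } C=\{p\}.$$
Then $\varphi_{\overline C}=-\varphi_C$.

Unit clauses are needed only from Section 11 on. They cost nothing in the lemmas, so we carry them along.

The clause "$p$ or $r$" says the same as each of the implications $\neg p\Rightarrow r$ and $\neg r\Rightarrow p$, and the clause "$p$" says $\neg p\Rightarrow p$.

**Definition (implication digraph).** For a set $S$ of clauses, $D(S)$ is the digraph on $\Lambda$ with edges $\neg p\to r$ and $\neg r\to p$ for each $\{p,r\}\in S$, and $\neg p\to p$ for each $\{p\}\in S$. We write $\pi(S)$ for the partition of $\Lambda$ into strong components of $D(S)$.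

Three facts follow at once. First, $a\to b$ is an edge iff $\neg b\to\neg a$ is an edge. Second, negation therefore reverses all edges, and so it permutes the strong components. Third, the functional $\varphi_C$ measures the change of $y$ along the edges of $C$:
$$\varphi_C(y)=y_b-y_a\qquad\text{for every edge } a\to b \text{ coming from } C. \tag{1}$$
Indeed $y_r-y_{\neg p}=y_r+y_p$ and $y_p-y_{\neg p}=2y_p$. So the sum of the values (1) around any directed cycle is $0$.

**Example.** Let $n=2$ and
$$C_1=\{x_1,x_2\},\quad C_2=\{x_1,\neg x_2\},\quad C_3=\{\neg x_1,x_2\},\quad C_4=\{\neg x_1,\neg x_2\}.$$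
Then $C_4=\overline{C_1}$ and $C_3=\overline{C_2}$. The digraph $D(\{C_1,C_4\})$ has edges $\neg x_1\to x_2$, $\neg x_2\to x_1$, $x_1\to\neg x_2$, $x_2\to\neg x_1$. Its strong components are $\{\neg x_1,x_2\}$ and $\{x_1,\neg x_2\}$: together the two clauses say $x_2=\neg x_1$. With all four clauses we get the cycle $x_1\to x_2\to\neg x_1\to\neg x_2\to x_1$, with edges from $C_3,C_4,C_2,C_1$ in this order, and there is one strong component. No assignment satisfies all four clauses.

**Definition (the poset $Q_n$).** $Q=Q_n$ is the set of partitions $q$ of $\Lambda$ such that $\neg B$ is a block whenever $B$ is, and no block contains a complementary pair $p,\neg p$. It is ordered by refinement, finer being smaller. Its minimum $0$ is the partition into singletons. We use $\le$ for refinement of arbitrary partitions of $\Lambda$.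

An element of $Q$ is a consistent list of identifications between literals. For $n=1$ we have $Q_1=\{0\}$. For $n=2$ the poset $Q_2$ has exactly two elements besides $0$, namely $\{x_1,x_2\},\{\neg x_1,\neg x_2\}$ and $\{x_1,\neg x_2\},\{\neg x_1,x_2\}$.

**Definition (internal clauses).** For $q\in Q$, a clause $C$ is *$q$-internal* if the endpoints of an edge of $D(\{C\})$ lie in one block of $q$.

This does not depend on the edge: the two edges of $\{p,r\}$ have endpoints $\{\neg p,r\}$ and $\{\neg r,p\}$, which are negatives of each other, and $q$ is closed under negation. The edges of $\overline C$ have the same endpoint sets, so $C$ is $q$-internal iff $\overline C$ is. A unit clause is never internal, because its edge joins $\neg p$ to $p$. For $q=0$ no clause is internal.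

**Definition (half-spaces).** For a clause $C$ put $U^0_C=\{y\in\mathbb R^n:\varphi_C(y)>0\}$, and for $q\in Q$ with $q>0$ put
$$U^q_C=\begin{cases}\{\varphi_C>-1\} & \text{if } C \text{ is } q\text{-internal},\\ \{\varphi_C>2n\} & \text{otherwise.}\end{cases}$$

The whole talk turns on this family. Lemma 3 below will show that, for a nonempty set $S$ of clauses, $\bigcap_{C\in S}U^q_C\ne\emptyset$ exactly when every strong component of $D(S)$ lies in a block of $q$. In words, for every system $q$ of permitted identifications, there are convex sets whose intersection pattern records which formulas force no identification beyond $q$.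

**Example in the plane.** Let $n=2$ and let $q$ have the blocks $\{\neg x_1,x_2\}$, $\{x_1,\neg x_2\}$. Then $C_1,C_4$ are internal, and the four half-planes are
$$y_1+y_2>-1,\qquad y_1+y_2<1,\qquad y_1-y_2>4,\qquad y_1-y_2<-4$$
for $C_1,C_4,C_2,C_3$ in this order. The first two overlap in a strip and already cover the plane. Each of the last two meets that strip, and they are disjoint from each other. So the maximal intersecting families are $\{C_1,C_4,C_2\}$ and $\{C_1,C_4,C_3\}$.

## 2. The complex $\Theta(H)$ and the theorem about $2$-SAT

For $0\le m\le n$ let $\operatorname{Cube}(n,m)$ be the hypergraph with vertex set $\{0,1\}^n$ whose hyperedges are the vertex sets of the $m$-dimensional faces of the $n$-cube. For a hypergraph $H$ with vertex set $V$, let $\Theta(H)$ be the simplicial complex on $V$ whose simplices are the sets of vertices contained in $V\setminus e$ for at least one hyperedge $e$. Equivalently, $\Theta(H)$ is the Alexander dual of the independence complex of $H$: a set $\sigma$ is *not* a simplex iff its complement contains no hyperedge. Put $(2n-3)!!=1\cdot3\cdots(2n-3)$.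

For context: the set $k\operatorname{SAT}n$ of Boolean formulae in $n$ variables in $k$-conjunctive normal form, made into a simplicial complex with implication as the ordering relation, satisfies $|k\operatorname{SAT}n|\simeq\Theta(\operatorname{Cube}(n,n-k))$. So $\operatorname{Cube}(n,n-2)$ is the case of 2-SAT. The problem comes from a MathOverflow post that points to the paper *Boolean formulae, hypergraphs, and combinatorial topology*. It asks to prove or disprove that, for $n\ge2$, the space $|\Theta(\operatorname{Cube}(n,n-2))|$ is homotopy equivalent to a wedge of $(2n-3)!!$ spheres of dimension $2n-2$. The conjecture is true, and the wedge comes from a join. Let $D_m$ be the discrete space with $m$ points and let $*$ denote join.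

**Theorem A.** For $n\ge2$,
$$|\Theta(\operatorname{Cube}(n,n-2))|\;\simeq\;S^{n-1}*D_2*D_4*\cdots*D_{2n-2}\;\simeq\;\bigvee_{(2n-3)!!}S^{2n-2}.$$

The half-spaces $U^0_C$ will produce the factor $S^{n-1}$, and the poset $Q_n$ without its minimum will produce the discrete factors. The half-spaces $U^q_C$ with $q>0$ prove that nothing else contributes. From Section 11 on, the same method treats smaller families of faces (Theorem B and Corollary C).

## 3. The square and the 3-cube by hand

**$n=2$.** The hyperedges of $\operatorname{Cube}(2,0)$ are the four single vertices of the square. So $\Theta$ consists of all subsets of a 4-set that miss at least one point. It is the boundary of a tetrahedron, a single $S^2$, and $(2n-3)!!=1$.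

**$n=3$.** The hyperedges are the $12$ edges of the 3-cube, and $\Theta$ has $8$ vertices. Its Alexander dual is the complex of independent sets of the cube graph, which we can see. Call a vertex even or odd by its coordinate sum. The four even vertices are pairwise nonadjacent and span a full 3-simplex; so do the four odd ones. An even and an odd vertex are nonadjacent exactly when they are antipodal. A mixed independent set with three elements would contain a vertex antipodal to two different vertices, so there is none. The independence complex is thus two disjoint 3-simplices joined by four edges. Contracting the two simplices leaves two points joined by four arcs, a wedge of three circles. Combinatorial Alexander duality on $8$ vertices reads $\tilde H_i(\Theta)\cong\tilde H^{8-i-3}(\text{dual})$. Hence $\tilde H_4(\Theta)\cong\mathbb Z^3$ and all other reduced homology vanishes. This agrees with $\bigvee_3S^4$, as $3!!=3$ and $2n-2=4$. It is a statement about homology, while the theorem is about homotopy type.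

**$Q_3$.** The elements of $Q_3$ above $0$ are of two kinds. Six identify a single pair up to sign: $x_i=\pm x_j$ for $i<j$. Four are the systems $x_1=\epsilon x_2=\delta x_3$ with signs $\epsilon,\delta$, where a minus sign means negation. Each of the four contains three of the six, one for each pair of variables. Two distinct systems $(\epsilon,\delta)\neq(\epsilon',\delta')$ share exactly one identification: exactly one of the equalities $\epsilon=\epsilon'$, $\delta=\delta'$, $\epsilon\delta=\epsilon'\delta'$ holds. So the order complex is $K_4$ with every edge subdivided, a wedge of $6-4+1=3$ circles. The complex $D_2*D_4=K_{2,4}$ is also a wedge of $8-6+1=3$ circles. Joining three circles with $S^{2}$ gives three copies of $S^4$.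

## 4. Nerves, fibers, joins

A poset carries the topology of its order complex. The face poset of a simplicial complex (its nonempty simplices) has the barycentric subdivision as order complex. The nerve of a family $(K_i)_{i\in I}$ has as simplices the nonempty finite $J\subseteq I$ with $\bigcap_{i\in J}K_i\ne\emptyset$. We use four textbook facts.

* **(T1)** Let a finite simplicial complex be a union of subcomplexes $K_i$ such that every nonempty intersection of finitely many of them is contractible. Then it is homotopy equivalent to the nerve of $(K_i)$ (Björner, *Topological Methods*, Thm 10.6).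
* **(T2)** Let $(U_i)$ be an open cover of a paracompact space such that every nonempty finite intersection is contractible. Then the space is homotopy equivalent to the nerve of $(U_i)$ (Hatcher, *Algebraic Topology*, Cor. 4G.3).
* **(T3)** Let $g:P\to M$ be a map of finite posets such that $g^{-1}(M_{\le m})$ is contractible for all $m\in M$. Then $g$ is a homotopy equivalence (Quillen 1978, Prop. 1.6).
* **(T4)** Poset maps $f\le g$ are homotopic. In particular, if $\rho:P\to P$ is a poset map and $\tau\in P$ satisfies $\sigma\le\rho(\sigma)\ge\tau$ for all $\sigma\in P$, then $\mathrm{id}\simeq\rho\simeq\mathrm{const}_\tau$ and $P$ is contractible.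

A poset with a maximum $\tau$ is contractible, by (T4) with $\rho=\mathrm{const}_\tau$.

**Definition (join of posets).** For posets $A,B$, the poset $A*B$ is the disjoint union with every element of $A$ placed below every element of $B$. A chain in $A*B$ is a chain in $A$ followed by a chain in $B$, so the order complex is the join of the order complexes. For example, two 2-element antichains give $D_2*D_2$, a 4-cycle. Also $X*\emptyset=X$, and join respects homotopy equivalences of finite complexes.

## 5. From cube vertices to satisfiable formulas

**Step 1: replace $\Theta$ by a complex whose vertices are clauses.** Identify $\{0,1\}^n$ with the set of truth assignments. For a clause $C$ let $e_C$ be the set of assignments that falsify $C$, and let $\mathrm{Sat}(C)=\{0,1\}^n\setminus e_C$. Falsifying $\{p,r\}$ means fixing the values of two coordinates, and each choice of two coordinates and two values arises from exactly one 2-clause. So for 2-clauses $C$ the sets $e_C$ are exactly the $(n-2)$-faces of the cube, each occurring once. Hence $\Theta(\operatorname{Cube}(n,n-2))$ is the union of the full simplices on the sets $\mathrm{Sat}(C)$. The intersection of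 these simplices over $C\in S$ is the full simplex on $\bigcap_{C\in S}\mathrm{Sat}(C)$. It is empty if no assignment satisfies all of $S$, and contractible otherwise. By (T1),
$$\Theta(\operatorname{Cube}(n,n-2))\simeq N, \tag{2}$$
where $N$ is the simplicial complex whose simplices are the nonempty satisfiable sets $S$ of 2-clauses.

For $n=2$ the simplices of $N$ are the nonempty proper subsets of $\{C_1,\dots,C_4\}$, since any assignment falsifies exactly one $C_i$. Again we see the boundary of a tetrahedron.

**Step 2: a real-valued potential that is constant exactly where it must be.** The next lemma lets us pass from digraphs to points of $\mathbb R^n$.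

**Lemma 1.** For any set $S$ of clauses there is $x\in\mathbb R^n$ such that for each edge $a\to b$ of $D(S)$: $x_a=x_b$ if $a,b$ lie in the same strong component, and $x_a<x_b$ otherwise. Moreover $x_p\neq0$ whenever $p,\neg p$ lie in different strong components.

*Proof.* Contracting each strong component of $D(S)$ to a point gives an acyclic digraph. Number its vertices so that edges go from smaller to larger numbers. This gives $h:\Lambda\to\mathbb R$ that is constant on strong components, takes distinct values on distinct components, and increases strictly along edges between different components. Put $x_a=h(a)-h(\neg a)$. Since $x_{\neg a}=-x_a$, this is a point of $\mathbb R^n$.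

Let $a\to b$ be an edge; then $\neg b\to\neg a$ is an edge too. If $a,b$ are in one component, then so are $\neg a,\neg b$, and $x_a=x_b$. Otherwise $\neg a,\neg b$ are in different components as well, so $h(a)<h(b)$ and $h(\neg b)<h(\neg a)$. Then $x_b-x_a=(h(b)-h(a))+(h(\neg a)-h(\neg b))>0$. Finally, if $p,\neg p$ are in different components, then $h(p)\ne h(\neg p)$, so $x_p\ne0$. $\square$

**Step 3: read satisfiability off the strong components.**

**Lemma 2.** A set $S$ of clauses is satisfiable iff no strong component of $D(S)$ contains a complementary pair; that is, iff $\pi(S)\in Q$.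

*Proof.* Suppose an assignment satisfies $S$. Then truth propagates along edges: for $\{p,r\}\in S$, if $\neg p$ is true, then $r$ is true, and similarly for the other edge; for $\{p\}\in S$ the end $p$ of the edge is true. So all literals of a strong component have the same truth value, and $p,\neg p$ are not both in it.

Conversely, suppose no component contains a complementary pair. Take $x$ from Lemma 1. All $x_p$ are nonzero, and $x_{\neg p}=-x_p$, so "$p$ is true iff $x_p>0$" is an assignment. If $a\to b$ is an edge and $a$ is true, then $x_b\ge x_a>0$, so $b$ is true. For $\{p,r\}\in S$: if $p$ is false, then $\neg p$ is true, so $r$ is true. For $\{p\}\in S$: if $\neg p$ were true, then the edge $\neg p\to p$ would make $p$ true, a contradiction. So $p$ is true. The last phrase of the lemma holds because negation always permutes the strong components. $\square$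

Two consequences will be used without further mention. If $S\subseteq S'$, then $D(S)\subseteq D(S')$ and hence $\pi(S)\le\pi(S')$. If $\pi(S)\le q$ for some $q\in Q$, then $\pi(S)$ has no complementary pair in a block, so $S$ is satisfiable.

## 6. Where one family of half-spaces stops

A natural plan is to realize $N$ as the nerve of convex sets in $\mathbb R^n$ and apply (T2). By (1) the obvious candidates are the open half-spaces $U_C^0=\{\varphi_C>0\}$.

For $n=2$ these are four open half-planes through the origin, bounded by the two diagonals. Opposite ones, $U^0_{C_1},U^0_{C_4}$ and $U^0_{C_2},U^0_{C_3}$, are disjoint. Any of the other four pairs meets in an open quadrant between the diagonals. Any three of them contain an opposite pair. So the nerve is the 4-cycle $C_1C_2C_4C_3$, an $S^1$, while $N$ is an $S^2$. The missing simplices are exactly those with both $C$ and $\overline C$ in them. Such a set can be satisfiable: it merely forces two literals to be equal, and $\varphi_C>0$ does not allow equality.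

The closed half-spaces $\{\varphi_C\ge0\}$ fail the other way: all of them contain $0$, so their nerve is a full simplex even when $S$ is unsatisfiable.

No other choice of convex sets in the plane helps. For $n=2$ any three of the four clauses are satisfiable and all four are not. By Helly's theorem, four convex sets in $\mathbb R^2$ of which any three have a common point have a common point. So $N$ is not the nerve of four convex sets in $\mathbb R^2$.

A second plan is to apply (T3) to the monotone map $\pi$ from the face poset of $N$ to $Q$. It stops at the bottom element. The fiber over $0$ is the set of $S$ with $\pi(S)=0$, which for $n=2$ is the 4-cycle just found, and this is not contractible. Since $Q$ has a minimum, it is contractible, so $\pi$ could not be an equivalence in any case.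

The way out combines the two plans. The fiber over $0$ is described by the family $U^0$. We keep this fiber entire, instead of collapsing it to the point $0$, and stack $Q_{>0}$ on top of it. For $q>0$ we use a different family for each $q$: clauses that may lie on a cycle inside a block of $q$ get some slack, $\varphi_C>-1$ instead of $\varphi_C>0$. The price for other clauses is set so high, $\varphi_C>2n$, that one of them on a directed cycle outweighs all the slack on that cycle. A simple cycle has at most $2n$ edges, which explains the constant.

## 7. Intersections of half-spaces with slack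

**Lemma 3.** Let $q\in Q$ and let $S\neq\emptyset$ be a set of clauses. Then $\bigcap_{C\in S}U^q_C\ne\emptyset$ iff $\pi(S)\le q$.

*Proof.* ($\Leftarrow$) Assume $\pi(S)\le q$, take $x$ from Lemma 1, and let $y=tx$ with $t>0$. Let $C\in S$ and let $a\to b$ be an edge of $C$. By (1), $\varphi_C(y)=t(x_b-x_a)\ge0$. If $C$ is not internal, then $a,b$ lie in different blocks of $q$, hence in different strong components, so $x_b-x_a>0$. If $q=0$, no clause is internal, and $\varphi_C(y)>0$ for all $C\in S$ with $t=1$. If $q>0$, choose $t$ so large that $t(x_b-x_a)>2n$ for all edges of the finitely many non-internal $C\in S$. Internal clauses satisfy $\varphi_C(y)\ge0>-1$. So $y$ lies in the intersection.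

($\Rightarrow$) Let $y\in\bigcap_{C\in S}U_C^q$ and suppose that some strong component $K$ of $D(S)$ meets two blocks of $q$. A directed path in $K$ between literals in different blocks contains an edge $u\to v$ whose endpoints lie in different blocks. Since $K$ is strongly connected, a shortest directed path from $v$ to $u$ closes this edge up to a simple directed cycle, of length $\ell\le|\Lambda|=2n$. By (1), the sum of $\varphi_C(y)$ over the edges of the cycle, where $C\in S$ is a clause from which the edge comes, is $0$.

If $q=0$, every term is $>0$, a contradiction. If $q>0$, the clause of $u\to v$ is not internal, so its term is $>2n$. Each of the other $\ell-1\le2n-1$ terms is $>-1$. So the sum is $>2n-(2n-1)>0$, a contradiction. $\square$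

All the $U^q_C$ are open and convex, so their nonempty finite intersections are convex and hence contractible. Thus (T2) always applies to them: the nerve is homotopy equivalent to the union.

## 8. The splitting $N\simeq S^{n-1}*Q_{>0}$

In Sections 8–10 all clauses are 2-clauses and $n\ge2$, except that $Q_1$ appears in the induction of Section 9. Let $P$ be the face poset of $N$, that is, the set of nonempty satisfiable $S$. Let
$$A=\{S\in P:\pi(S)=0\}.$$
Since $\pi$ is monotone, $A$ is down-closed in $P$, so $A$ is the face poset of a subcomplex of $N$.

**Step 1: identify the bottom part, $A\simeq S^{n-1}$.** By Lemma 3 with $q=0$, a nonempty set $S$ of 2-clauses has $\pi(S)=0$ iff $\bigcap_{C\in S}U^0_C\ne\emptyset$; and $\pi(S)=0$ implies that $S$ is satisfiable. So $A$ is the face poset of the nerve of $(U^0_C)$. The union of the $U^0_C$ is $\mathbb R^n\setminus\{0\}$. Indeed, $\varphi_C(0)=0$ for all $C$. If $y\ne0$, choose a literal $p$ with $y_p>0$ and a literal $r$ of another variable with $y_r\ge0$, which exists since $n\ge2$; then $\varphi_{\{p,r\}}(y)>0$. By (T2), $A\simeq\mathbb R^n\setminus\{0\}\simeq S^{n-1}$.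

**Step 2: show that everything below a given $q>0$ is contractible.** Let $q\in Q_{>0}$. By Lemma 3, $\{S\in P:\pi(S)\le q\}$ is the face poset of the nerve of $(U^q_C)$; here again $\pi(S)\le q$ makes $S$ satisfiable. Since $q>0$, some block contains two literals $a\ne b$. They are not complementary, so they belong to different variables, and $C=\{\neg a,b\}$ is a 2-clause. Its edge $a\to b$ lies in a block, so $C$ is $q$-internal, and so is $\overline C$. Now
$$U^q_C\cup U^q_{\overline C}=\{\varphi_C>-1\}\cup\{\varphi_C<1\}=\mathbb R^n .$$
So the family covers $\mathbb R^n$, and by (T2) its nerve is contractible.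

**Step 3: assemble with the fiber theorem.** Define $g:P\to A*Q_{>0}$ by $g(S)=S$ if $\pi(S)=0$, and $g(S)=\pi(S)$ otherwise.

The map $g$ is order preserving. Let $S\subseteq S'$. If $\pi(S')=0$, then $\pi(S)=0$ and $g(S)=S\subseteq S'=g(S')$. If $\pi(S)=0\neq\pi(S')$, then $g(S)\in A$ lies below $g(S')\in Q_{>0}$ by the definition of the join. If $\pi(S)\ne0$, then $0\neq\pi(S)\le\pi(S')$, so $g(S)\le g(S')$ in $Q_{>0}$.

The fibers are contractible. For $S\in A$, everything below $S$ lies in $A$, so the fiber over the down-set of $S$ is $P_{\le S}$, which has the maximum $S$. For $q\in Q_{>0}$, the down-set of $q$ in the join is $A\cup\{q'\in Q:0<q'\le q\}$, and its fiber is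
$$A\cup\{S\in P:0\ne\pi(S)\le q\}=\{S\in P:\pi(S)\le q\},$$
which is contractible by Step 2. By (T3) and Step 1,
$$N\simeq A*Q_{>0}\simeq S^{n-1}*Q_{>0}. \tag{3}$$

For $n=2$ this can be seen directly. $A$ is the 4-cycle $C_1C_2C_4C_3$. For the $q$ of the plane example in Section 1, $\{S:\pi(S)\le q\}$ consists of the two triangles $C_1C_4C_2$, $C_1C_4C_3$ and their faces: a disk with boundary $A$. The other element of $(Q_2)_{>0}$ gives the disk with diagonal $C_2C_3$. The two disks glued along $A$ form the tetrahedron boundary $S^1*D_2=S^2$.

## 9. Removing one variable: $W_n\simeq D_{2n-2}*W_{n-1}$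

Let $W_n=(Q_n)_{>0}$, so $W_1=\emptyset$. Let $n\ge2$. We want to split off the choice of a literal with which $x_n$ is identified.

**Step 1: set up the restriction.** Let $\rho_0:Q_n\to Q_{n-1}$ delete $x_n,\neg x_n$ from the blocks and drop empty blocks. It is order preserving. View $Q_{n-1}\subset Q_n$ by adding the singletons $\{x_n\},\{\neg x_n\}$. Then $\rho_0(\tau)=\tau$ for $\tau\in Q_{n-1}$. Let
$$D=\{\sigma\in W_n:\rho_0(\sigma)=0\}.$$
If $\sigma\in D$, then every block of $\sigma$ has at most one element outside $\{x_n,\neg x_n\}$, and no block contains both $x_n$ and $\neg x_n$. Since $\sigma>0$, its only non-singleton blocks are $\{x_n,p\}$ and $\{\neg x_n,\neg p\}$, where $p$ is one of the $2(n-1)$ literals of the other variables. Every such $p$ occurs, and different $p$ give incomparable partitions. So $D$ is an antichain with $2n-2$ elements, and its order complex is $D_{2n-2}$.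

**Step 2: map $W_n$ to the join.** Define $g:W_n\to D*W_{n-1}$ by $g(\sigma)=\sigma$ if $\sigma\in D$, and $g(\sigma)=\rho_0(\sigma)$ otherwise. To see that $g$ is order preserving, let $\sigma\le\sigma'$. If $\sigma'\in D$, then $\rho_0(\sigma)\le\rho_0(\sigma')=0$, so $\sigma\in D$, and $\sigma=\sigma'$ because $D$ is an antichain. If $\sigma\in D$ and $\sigma'\notin D$, then $g(\sigma)<g(\sigma')$ by the definition of the join. If neither is in $D$, then $g(\sigma)\le g(\sigma')$ because $\rho_0$ is monotone.

**Step 3: identify the fibers.** The fiber over the down-set of $d\in D$ is $\{d\}$. For $\tau\in W_{n-1}$, the fiber over the down-set of $\tau$ contains all of $D$ and all $\sigma\notin D$ with $\rho_0(\sigma)\le\tau$. So it is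
$$F=\{\sigma\in W_n:\rho_0(\sigma)\le\tau\},$$
and $\tau\in F$.

**Step 4: contract $F$ by pushing every $\sigma$ up to the coarsest partition over $\tau$ that remembers where $x_n$ goes.** For $\sigma\in F$ define $\rho(\sigma)$ as follows.

* If $\{x_n\}$ is a block of $\sigma$, put $\rho(\sigma)=\tau$.
* Otherwise the block of $x_n$ in $\sigma$ is $B\cup\{x_n\}$, where $B\ne\emptyset$ does not contain $\neg x_n$. So $B$ is a block of $\rho_0(\sigma)\le\tau$ and lies in a unique block $B'$ of $\tau\in Q_{n-1}$. Let $\rho(\sigma)$ be $\tau$ with the blocks $B',\neg B',\{x_n\},\{\neg x_n\}$ replaced by $B'\cup\{x_n\}$ and $\neg B'\cup\{\neg x_n\}$.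

We check what (T4) needs.

*$\rho(\sigma)\in F$.* The first case is clear. In the second, $B'$ is nonempty and contains no complementary pair, so $B'\ne\neg B'$. Hence the two new blocks are disjoint negatives of each other and contain no complementary pair, and $\rho(\sigma)\in Q_n$. In addition $\rho_0(\rho(\sigma))=\tau>0$. So $\rho(\sigma)\in W_n$ and $\rho(\sigma)\in F$.

*$\tau\le\rho(\sigma)$.* This is clear, since $\rho(\sigma)$ is $\tau$ or arises from $\tau$ by merging blocks.

*$\sigma\le\rho(\sigma)$.* In the first case $\{\neg x_n\}$ is a block of $\sigma$ too, so $\sigma$ is $\rho_0(\sigma)$ viewed in $Q_n$, and $\sigma\le\tau$. In the second case $B\cup\{x_n\}\subseteq B'\cup\{x_n\}$, and likewise for the negatives. Every other block of $\sigma$ contains neither $x_n$ nor $\neg x_n$. So it is a block of $\rho_0(\sigma)$, lies in a block of $\tau$, and hence in a block of $\rho(\sigma)$.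

*$\rho$ is order preserving.* Let $\sigma\le\sigma'$ in $F$. If $\{x_n\}$ is a block of $\sigma$, then $\rho(\sigma)=\tau\le\rho(\sigma')$. Otherwise the block of $x_n$ in $\sigma'$ contains the block $B\cup\{x_n\}$ of $x_n$ in $\sigma$. So the block of $\tau$ chosen for $\sigma'$ contains $B\ne\emptyset$, which means that it is the same $B'$, and $\rho(\sigma)=\rho(\sigma')$.

By (T4), $F$ is contractible. By (T3), $W_n\simeq D_{2n-2}*W_{n-1}$. Starting from $W_1=\emptyset$, induction gives
$$(Q_n)_{>0}=W_n\simeq D_2*D_4*\cdots*D_{2n-2}. \tag{4}$$

## 10. Counting the spheres

**Step 1: join of wedges.** For pointed CW complexes $X*Y\simeq\Sigma(X\wedge Y)$. Smash products distribute over wedges and $S^p\wedge S^q=S^{p+q}$. So the join of a wedge of $k$ copies of $S^p$ with a wedge of $l$ copies of $S^q$ is a wedge of $kl$ copies of $S^{p+q+1}$.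

**Step 2: apply it.** $D_m$ is a wedge of $m-1$ copies of $S^0$. So $D_2*D_4*\cdots*D_{2n-2}$, a join of $n-1$ discrete spaces, is a wedge of $1\cdot3\cdots(2n-3)=(2n-3)!!$ spheres of dimension $n-2$. Joining with $S^{n-1}$ keeps the number and gives dimension $(n-1)+(n-2)+1=2n-2$. Together with (2), (3) and (4) this proves Theorem A, and the conjecture is true for every $n\ge2$. $\blacksquare$

## 11. Families of faces closed under taking opposites

Nothing forced us to take all 2-clauses. Let $n\ge1$ and let $\mathcal G$ be any nonempty set of clauses (2-clauses and/or unit clauses) with $\overline{\mathcal G}=\mathcal G$. Let $H_{\mathcal G}$ be the hypergraph on $\{0,1\}^n$ with hyperedges $e_C$, $C\in\mathcal G$; these are faces of codimension 1 or 2. Define: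

* $r$ is the rank of $\{\varphi_C:C\in\mathcal G\}$.
* $c$ is the number of connected components of the graph $\Gamma$ on $[n]$ in which $i,j$ are adjacent when some 2-clause of $\mathcal G$ involves the variables $i$ and $j$.
* $E\subset\mathbb F_2^{n+1}$ (basis $e_0,\dots,e_n$) is the set of vectors $v=e_i+e_j+\epsilon e_0$, one for each pair of 2-clauses $\{C,\overline C\}\subseteq\mathcal G$: if $C=\{\neg a,b\}$, then $v$ encodes the equation $x_i=x_j+\epsilon$ over $\mathbb F_2$ that expresses $a=b$.
* $\Delta$ is the simplicial complex of all $T\subseteq E$ that are solvable as systems of equations, including $T=\emptyset$.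

The vector $v$ is well defined: the clauses $C$ and $\overline C$, and both ways of ordering their literals, give the equations $a=b$ or $\neg a=\neg b$, which are the same. Distinct pairs give distinct $v$. On the variables $i,j$ there are two pairs: $\{x_i,\neg x_j\},\{\neg x_i,x_j\}$ with $\epsilon=0$, and $\{x_i,x_j\},\{\neg x_i,\neg x_j\}$ with $\epsilon=1$.

The complex $\{\emptyset\}$ has the empty space as realization. We write it as $S^{-1}$ and count it as one sphere of dimension $-1$.

**Theorem B.** $\Theta(H_{\mathcal G})\simeq S^{r-1}*\Delta$. It is homotopy equivalent to a wedge of $(-1)^{n-c}\sum_{T\in\Delta}(-1)^{|T|}$ spheres of dimension $r+n-c-1$ (a point if this number is $0$).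

**Corollary C.** Let $G$ be a simple graph on $[n]$ with at least one edge, $c$ components and $i$ isolated vertices. Let $H_G$ have as hyperedges the $(n-2)$-faces of the $n$-cube whose two fixed coordinates form an edge of $G$. Then
$$|\Theta(H_G)|\simeq\bigvee_{2^n|\chi_G(1/2)|}S^{\,2n-i-c-1},$$
where $\chi_G$ is the chromatic polynomial, and $\chi_G(1/2)\neq0$.

**Examples.** Let $n=1$ and $\mathcal G=\{\{x_1\},\{\neg x_1\}\}$. Then $\Theta(H_{\mathcal G})$ is two points. Here $r=c=1$ and $\Delta=\{\emptyset\}$, so Theorem B gives one sphere $S^0$. Let $n=2$ and $\mathcal G=\{C_1,C_4\}$. The hyperedges are the single vertices $00$ and $11$, so $\Theta$ is two triangles with a common edge, which is contractible. Here $r=c=1$, $E$ has one element, and the number of spheres is $-(1-1)=0$.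

For $G=K_n$ we have $\chi_G(t)=t(t-1)\cdots(t-n+1)$, so the number in Corollary C is $2^n\prod_{j=0}^{n-1}|\tfrac12-j|=1\cdot1\cdot3\cdots(2n-3)=(2n-3)!!$. The dimension is $2n-0-1-1=2n-2$, in agreement with Theorem A. For a tree on $n\ge2$ vertices, $\chi_G(t)=t(t-1)^{n-1}$ and $2^n|\chi_G(1/2)|=1$, so one gets a single $S^{2n-2}$.

## 12. Equations over $\mathbb F_2$ and the splitting for $\mathcal G$

**Step 1: compare systems of equations with partitions.** For $T\subseteq E$ let $q_T$ be the equivalence relation on $\Lambda$ generated by $a\sim b$ and $\neg a\sim\neg b$ for the equations $a=b$ in $T$. Its partition is closed under negation. The following are equivalent: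

1. $T\in\Delta$;
2. no class of $q_T$ contains a complementary pair, i.e. $q_T\in Q_n$;
3. $e_0\notin\mathrm{span}(T)$.

(1)$\Rightarrow$(2): under a solution, equivalent literals have equal values, so $p\not\sim\neg p$. (2)$\Rightarrow$(1): the classes come in pairs $B\ne\neg B$; give the two classes of each pair opposite values. This is an assignment that satisfies every equation of $T$. (1)$\Leftrightarrow$(3): a linear system is unsolvable iff some combination of its equations is $0=1$, and with our encoding the equation $0=1$ is the vector $e_0$.

For $q\in Q_n$ let $E(q)$ be the set of those $v\in E$ whose identification $a=b$ holds in $q$, i.e. whose clauses are $q$-internal. Since $q$ is closed under negation,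
$$T\subseteq E(q)\iff q_T\le q . \tag{5}$$
Put $Q_{\mathcal G}=\{q_T:T\in\Delta\}$, a subset of $Q_n$ that contains $0=q_\emptyset$.

**Step 2: pass to satisfiable subsets of $\mathcal G$.** The complex $\Theta(H_{\mathcal G})$ is the union of the full simplices on $\mathrm{Sat}(C)$, $C\in\mathcal G$. As in Section 5, (T1) gives $\Theta(H_{\mathcal G})\simeq N_{\mathcal G}$, the complex of nonempty satisfiable $S\subseteq\mathcal G$. Let $P_{\mathcal G}$ be its face poset. Lemmas 1–3 hold for all sets of clauses.

**Step 3: check that $\pi$ lands in $Q_{\mathcal G}$.** Let $S\subseteq\mathcal G$ be satisfiable. By Lemma 2, $\pi(S)\in Q_n$. Put $T=E(\pi(S))$. By (5), $q_T\le\pi(S)$. Conversely, each strong component is connected by edges of $D(S)$ inside it. The clause $C\in\mathcal G$ of such an edge is $\pi(S)$-internal, so it is a 2-clause; since $\overline C\in\mathcal G$ too, its identification belongs to $T$. Hence $\pi(S)\le q_T$. So $q_T=\pi(S)\in Q_n$, and $T\in\Delta$ by (2)$\Rightarrow$(1). Thus $\pi(S)\in Q_{\mathcal G}$.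

**Step 4: the bottom part is $S^{r-1}$.** By Lemma 3, $A=\{S\in P_{\mathcal G}:\pi(S)=0\}$ is the face poset of the nerve of $(U_C^0)_{C\in\mathcal G}$. Since $\varphi_{\overline C}=-\varphi_C$ and $\overline{\mathcal G}=\mathcal G$, the union of this family is the set of $y$ with $\varphi_C(y)\ne0$ for some $C\in\mathcal G$. This is $\mathbb R^n\setminus\bigcap_{C\in\mathcal G}\ker\varphi_C$, the complement of a subspace of codimension $r\ge1$, which is homotopy equivalent to $S^{r-1}$. By (T2), $A\simeq S^{r-1}$.

**Step 5: down-sets above the bottom are contractible.** Let $q\in(Q_{\mathcal G})_{>0}$. Then $q=q_T$ with $T\neq\emptyset$, so some $C\in\mathcal G$ is $q$-internal, and so is $\overline C\in\mathcal G$. Again $U^q_C\cup U^q_{\overline C}=\{\varphi_C>-1\}\cup\{\varphi_C<1\}=\mathbb R^n$. So $(U^q_C)_{C\in\mathcal G}$ covers $\mathbb R^n$. By Lemma 3 and (T2), $\{S\in P_{\mathcal G}:\pi(S)\le q\}$ is contractible.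

**Step 6: assemble.** Define $g:P_{\mathcal G}\to A*(Q_{\mathcal G})_{>0}$ by $g(S)=S$ if $\pi(S)=0$ and $g(S)=\pi(S)$ otherwise; Step 3 makes this well defined. Step 3 of Section 8 used only the monotonicity of $\pi$, the definition of the join, and the contractibility of the sets $\{S:\pi(S)\le q\}$. So it applies word for word, and
$$\Theta(H_{\mathcal G})\simeq S^{r-1}*(Q_{\mathcal G})_{>0}.$$

**Step 7: replace the poset by $\Delta$.** Map the face poset of $\Delta$ (nonempty $T\in\Delta$) to $(Q_{\mathcal G})_{>0}$ by $T\mapsto q_T$. We have $q_T>0$ for $T\ne\emptyset$, since each equation identifies two distinct literals, and the map is order preserving. Let $q\in(Q_{\mathcal G})_{>0}$. If $T\subseteq E(q)$, then $q_T\le q\in Q_n$ by (5), so $q_T\in Q_n$ and $T\in\Delta$. So by (5) the fiber over the down-set of $q$ is the set of all nonempty subsets of $E(q)$. Moreover $E(q)\neq\emptyset$, because $q=q_T$ with $\emptyset\ne T\subseteq E(q)$. The fiber is the face poset of a full simplex, hence contractible. By (T3), $(Q_{\mathcal G})_{>0}\simeq\Delta$. Therefore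
$$\Theta(H_{\mathcal G})\simeq S^{r-1}*\Delta. \tag{6}$$

## 13. Sets whose closure misses a point of a matroid

By condition 3 of Section 12, $\Delta$ consists of the sets $T\subseteq E$ of vectors whose span misses $e_0$. To find its homotopy type we use deletion and contraction, in the language of matroids.

**Definition (matroid terms).** A matroid $\mathcal M$ on a finite set $X$ is given by a rank function $\mathrm{rk}$ on subsets of $X$ with $0\le\mathrm{rk}(T)\le|T|$ that is monotone and submodular. If $X$ is a finite set of vectors, $\mathrm{rk}(T)=\dim\mathrm{span}(T)$ is an example. The rank of $\mathcal M$ is $\mathrm{rk}(X)$. The closure is $\mathrm{cl}(T)=\{s\in X:\mathrm{rk}(T\cup s)=\mathrm{rk}(T)\}$; for vectors, the elements of $X$ in $\mathrm{span}(T)$. An element $e$ is a *loop* if $\mathrm{rk}(e)=0$, and a *coloop* if $\mathrm{rk}(X\setminus e)=\mathrm{rk}(X)-1$. Distinct non-loops $a,e$ are *parallel* if $\mathrm{rk}\{a,e\}=1$. The deletion $\mathcal M\setminus e$ restricts $\mathrm{rk}$ to subsets of $X\setminus e$. The contraction $\mathcal M/e$ has rank function $T\mapsto\mathrm{rk}(T\cup e)-\mathrm{rk}(e)$ on subsets of $X\setminus e$; for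 vectors, one passes to the quotient by $\mathrm{span}(e)$.

For example, in the vectors $u,w,u+w$ with $u,w$ independent, no element is a loop or coloop, and no two are parallel. Contracting $w$ makes $u$ and $u+w$ parallel.

If $e$ is a coloop and $e\notin T$, then $\mathrm{rk}(T\cup e)=\mathrm{rk}(T)+1$: by submodularity, $e$ adds to the rank of $T$ at least what it adds to the rank of $X\setminus e$.

For a matroid $\mathcal M$ on $E'\sqcup\{a\}$ with $a$ not a loop, let $\Delta(\mathcal M)=\{T\subseteq E':a\notin\mathrm{cl}(T)\}$, and let $R$ be the rank of $\mathcal M$. This is a simplicial complex that contains $\emptyset$, and $R\ge1$.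

**Lemma 4.** $\Delta(\mathcal M)$ is contractible or homotopy equivalent to a nonempty wedge of spheres $S^{R-2}$ (for $R=1$: $S^{-1}=\{\emptyset\}$, the empty space).

*Proof.* Induction on $|E'|$. If $E'=\emptyset$, then $R=1$ and $\Delta(\mathcal M)=\{\emptyset\}=S^{-1}$. Let $e\in E'$.

**Case 1: $e$ is a loop or a coloop; we find a cone.** Let $T\subseteq E'\setminus e$. If $e$ is a loop, adding $e$ does not change ranks. If $e$ is a coloop, adding $e$ raises the ranks of both $T$ and $T\cup a$ by $1$. Either way $a\in\mathrm{cl}(T\cup e)$ iff $a\in\mathrm{cl}(T)$. So $\Delta(\mathcal M)$ is a cone with apex $e$, and $e$ is a vertex of it because $a\notin\mathrm{cl}(\emptyset)$. It is contractible.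

**Case 2: $e$ is parallel to $a$; we delete it.** Then $a\in\mathrm{cl}(\{e\})$, so $e$ is not a vertex and $\Delta(\mathcal M)=\Delta(\mathcal M\setminus e)$. Since $e\in\mathrm{cl}(\{a\})$, the rank of $\mathcal M\setminus e$ is $R$. Induction applies.

**Case 3: all other $e$; we glue a cone.** Put $\mathrm{Del}=\Delta(\mathcal M\setminus e)$, the simplices without $e$, and $\mathrm{Lk}=\Delta(\mathcal M/e)$. Since $a\in\mathrm{cl}_{\mathcal M/e}(T)$ iff $a\in\mathrm{cl}_{\mathcal M}(T\cup e)$, $\mathrm{Lk}$ is the link of $e$ in $\Delta(\mathcal M)$. So $\Delta(\mathcal M)$ is the union of $\mathrm{Del}$ and the cone with apex $e$ over $\mathrm{Lk}$, that is, the mapping cone of $\mathrm{Lk}\hookrightarrow\mathrm{Del}$. As $e$ is not a coloop, $\mathcal M\setminus e$ has rank $R$. As $e$ is not a loop, $\mathcal M/e$ has rank $R-1$. The element $a$ is not a loop of $\mathcal M\setminus e$, and it is not a loop of $\mathcal M/e$ because $\mathrm{rk}\{a,e\}=2$. The last equation also gives $R\ge2$. By induction, $\mathrm{Del}$ is contractible or a nonempty wedge of $S^{R-2}$'s, and $\mathrm{Lk}$ is contractible or a nonempty wedge of $S^{R-3}$'s, up to homotopy.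

If $\mathrm{Lk}$ is contractible, gluing a cone over it does not change the homotopy type, so $\Delta(\mathcal M)\simeq\mathrm{Del}$.

If $\mathrm{Lk}$ is not contractible and $R=2$, then $\mathrm{Lk}=\{\emptyset\}$. So $\Delta(\mathcal M)=\mathrm{Del}\sqcup\{e\}\simeq\mathrm{Del}\vee S^0$, where $\mathrm{Del}$ is a point or a wedge of $S^0$'s. This is a nonempty wedge of $S^0$'s.

If $\mathrm{Lk}$ is not contractible and $R\ge3$, then $\mathrm{Del}$ is $(R-3)$-connected. A map from a wedge of $(R-3)$-spheres to it is null-homotopic. So the mapping cone is $\Delta(\mathcal M)\simeq\mathrm{Del}\vee\Sigma\mathrm{Lk}$, and $\Sigma\mathrm{Lk}$ is a nonempty wedge of $S^{R-2}$'s. $\square$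

**End of the proof of Theorem B.** *Purpose: find the dimension and count.* By condition 3, $\Delta=\Delta(\mathcal M)$ for the matroid $\mathcal M$ of the vectors $E\sqcup\{e_0\}$ over $\mathbb F_2$, with $a=e_0\ne0$ not a loop. Modulo $e_0$, the set $E$ spans the span of the vectors $e_i+e_j$ over the edges $ij$ of $\Gamma$. This has dimension $n-c$: a spanning forest of $\Gamma$ gives a basis. So $R=n-c+1$, and by Lemma 4, $\Delta$ is a point or a nonempty wedge of spheres of dimension $n-c-1$, up to homotopy. A wedge of $k$ spheres of dimension $d$ has reduced Euler characteristic $(-1)^dk$, also for $d=-1,k=1$, and a point has $0$. So the number of spheres is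
$$(-1)^{n-c-1}\tilde\chi(\Delta)=(-1)^{n-c-1}\sum_{T\in\Delta}(-1)^{|T|-1}=(-1)^{n-c}\sum_{T\in\Delta}(-1)^{|T|},$$
and it is $0$ exactly when $\Delta$ is contractible. By (6) we join with $S^{r-1}$, which is an $r$-fold suspension up to homotopy. It raises the dimension by $r$, to $r+n-c-1$, preserves the number, and keeps a contractible space contractible. $\blacksquare$

## 14. Graphs and the value $\chi_G(1/2)$

We prove Corollary C. Let $\mathcal G$ be the set of all 2-clauses whose two variables form an edge of $G$. It is nonempty, $\overline{\mathcal G}=\mathcal G$, $H_{\mathcal G}=H_G$, and $\Gamma=G$.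

**Step 1: the dimension.** For an edge $jk$ of $G$ the functionals $\pm y_j\pm y_k$ have common kernel $y_j=y_k=0$. So the common kernel of all $\varphi_C$ is given by $y_j=0$ for all non-isolated $j$, and $r=n-i$. The dimension in Theorem B is $r+n-c-1=2n-i-c-1$.

**Step 2: the count.** For each edge $jk$ of $G$ the set $E$ contains both equations $x_j=x_k$ and $x_j=x_k+1$, and a solvable $T$ contains at most one of them. So a solvable $T$ is an edge set $T'\subseteq E(G)$ together with a solvable right-hand side in $\mathbb F_2^{T'}$. The solvable right-hand sides form the image of the linear map $\mathbb F_2^n\to\mathbb F_2^{T'}$, $x\mapsto(x_j+x_k)_{jk\in T'}$. Its kernel consists of the vectors constant on the components of $([n],T')$. If $c(T')$ is the number of these components, there are $2^{n-c(T')}$ solvable right-hand sides. Whitney's formula $\chi_G(t)=\sum_{T'\subseteq E(G)}(-1)^{|T'|}t^{c(T')}$ is inclusion–exclusion over the set of edges with equally colored ends. It gives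
$$\sum_{T\in\Delta}(-1)^{|T|}=\sum_{T'\subseteq E(G)}(-1)^{|T'|}2^{n-c(T')}=2^n\chi_G(1/2).$$
By Theorem B the number of spheres is $2^nF(G)$ with
$$F(G)=(-1)^{n-c}\chi_G(1/2).$$

**Step 3: the number is never $0$.** We show $F(G)>0$ for every simple graph $G$ with $n$ vertices and $c$ components, by induction on the number of edges. Then $F(G)=|\chi_G(1/2)|\ne0$.

If $G$ has no edges, then $n=c$, $\chi_G(t)=t^n$ and $F(G)=2^{-n}>0$.

Let $e=uv$ be an edge. Write $G/e$ for the contraction with parallel edges merged. It is simple, has $n-1$ vertices, $c$ components and fewer edges. Sorting the proper colorings of $G-e$ by whether $u,v$ get different or equal colors gives $\chi_G=\chi_{G-e}-\chi_{G/e}$.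

If $e$ is not a bridge, then $G-e$ has $n$ vertices and $c$ components. As $(-1)^{n-c}=-(-1)^{(n-1)-c}$, we get $F(G)=F(G-e)+F(G/e)>0$.

If $e$ is a bridge, then $u,v$ lie in different components of $G-e$. For a positive integer $t$, permuting the colors cyclically on the component of $u$ shows that exactly $1/t$ of the proper $t$-colorings of $G-e$ give $u,v$ the same color. So $\chi_{G-e}=t\chi_{G/e}$ and $\chi_G(t)=(t-1)\chi_{G/e}(t)$, as polynomials. At $t=\tfrac12$ this reads $\chi_G(1/2)=-\tfrac12\chi_{G/e}(1/2)$. Hence $F(G)=\tfrac12F(G/e)>0$.

So the number of spheres is $2^nF(G)=2^n|\chi_G(1/2)|>0$, which proves Corollary C. $\blacksquare$
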